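\title{The $L^2$ $\bar\partial$-cohomology of a bounded homogeneous domain is infinite dimensional in the middle degree}

\begin{abstract}
Let $D\subset\mathbb C^n$ be a bounded homogeneous domain with its Bergman metric. We prove that the $L^2$ $\bar\partial$-cohomology group $H^{p,q}_{(2)}(D)$ vanishes for $p+q\neq n$ and is infinite dimensional for $p+q=n$. The coordinate functions act by multiplication on the $L^2$ Dolbeault complex. The Koszul complex of this action localizes at a point of $D$ and has Euler characteristic $\binom np\neq0$, which is impossible when the $L^2$ cohomology is finite dimensional; a vanishing theorem of Donnelly--Fefferman type then singles out the degree $q=n-p$. We also compute the Koszul homology and the Taylor joint spectrum of the coordinate functions on $H^{p,n-p}_{(2)}(D)$, and we extend the argument to complex manifolds with suitable bounded holomorphic functions.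
\end{abstract}

\section{The question and the answer}\label{sec:intro}

\subsection{The Bergman metric}
Let $D\subset\mathbb C^n$, $n\ge1$, be a bounded domain. The \emph{Bergman space} $A^2(D)$ is the Hilbert space of holomorphic functions on $D$ that are square integrable for Lebesgue measure $d\lambda$. Its reproducing kernel $K_D(\zeta,z)$ is characterized by $h(z)=\langle h,K_D(\cdot,z)\rangle$ for $h\in A^2(D)$. For any orthonormal basis $(h_j)$ one has $K_D(\zeta,z)=\sum_jh_j(\zeta)\overline{h_j(z)}$, locally uniformly together with all derivatives. We write $K_D(z)=K_D(z,z)$; it is positive because $A^2(D)$ contains the constants. The \emph{Bergman metric} $g$ and its K\"ahler form $\omega$ are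
\[
g(X,X)=\sum_{j,k}\frac{\partial^2\log K_D}{\partial z_j\partial\bar z_k}X_j\overline{X_k}
\quad\text{for }X=\sum_jX_j\frac{\partial}{\partial z_j},
\qquad \omega=i\partial\bar\partial\log K_D .
\]
If $\Phi:D\to\Omega$ is a biholomorphism onto any domain $\Omega\subset\mathbb C^n$, bounded or not, then $h\mapsto(h\circ\Phi)\det\Phi'$ is a unitary map $A^2(\Omega)\to A^2(D)$, and therefore
\begin{equation}\label{eq:transf}
K_D=(K_\Omega\circ\Phi)\,|\det\Phi'|^2 .
\end{equation}
So $K_\Omega>0$, and since $\log|\det\Phi'|^2$ is pluriharmonic, $\Phi^*(i\partial\bar\partial\log K_\Omega)=\omega$. In particular every automorphism of $D$ is an isometry of $g$.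

The domain $D$ is \emph{homogeneous} if its group of biholomorphic automorphisms acts transitively, and a bounded homogeneous domain is \emph{symmetric} if every point is an isolated fixed point of a holomorphic involution of $D$. It is known that a complex manifold equipped with its Bergman metric is homogeneous if and only if it is equivalent to a bounded homogeneous domain. We shall use two known facts about a bounded homogeneous domain $D$:
\begin{itemize}
\item[(H1)] the Bergman metric of $D$ is complete;
\item[(H2)] $D$ is biholomorphic to a domain $\Omega\subset\mathbb C^n$ on which a group of affine transformations acts transitively.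
\end{itemize}

\subsection{$L^2$ $\bar\partial$-cohomology}\label{sub:L2}
Let $M$ be a complex manifold of dimension $n$ with a smooth Hermitian metric $g$ on its holomorphic tangent bundle. If $\xi_1,\dots,\xi_n$ is a local orthonormal frame of $(1,0)$-forms, we declare the forms $\xi_I\wedge\bar\xi_J$ orthonormal and put $\omega=i\sum_j\xi_j\wedge\bar\xi_j$ and $dV=\omega^n/n!$. This defines the pointwise length $|u|_g$ of a $(p,q)$-form and the Hilbert space $L^2_{p,q}$ with inner product $(u,v)=\int_M\langle u,v\rangle\,dV$, linear in $u$. Rescaling $g$ by a constant rescales each norm by a constant and changes nothing below. If $\gamma$ is a $(1,0)$-form or a $(0,1)$-form, then $|\gamma\wedge u|_g\le|\gamma|_g|u|_g$: rotate the frame so that $\gamma$ is a multiple of $\xi_1$ or $\bar\xi_1$.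

Let $\bar\partial^\dagger$ be the formal adjoint of $\bar\partial$, and let $C^\infty_c$ denote smooth compactly supported forms. For locally square-integrable $u$ and $\alpha$, the equation $\bar\partial u=\alpha$ is understood weakly: $(u,\bar\partial^\dagger\psi)=(\alpha,\psi)$ for all $\psi\in C_c^\infty$. Put
\[
W^{p,q}=\{u\in L^2_{p,q}:\ \bar\partial u\in L^2_{p,q+1}\}.
\]
With this domain $\bar\partial$ is a closed, densely defined operator, the maximal closed extension of $\bar\partial$ on $C_c^\infty$. We write $\bar\partial^*$ for its Hilbert space adjoint; by the definition of the weak $\bar\partial$, it agrees with $\bar\partial^\dagger$ on $C^\infty_c$. Since $\bar\partial\bar\partial=0$ weakly, $(W^{p,\bullet},\bar\partial)$ is a complex, and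
\[
H^{p,q}_{(2)}(M,g)=\frac{\ker(\bar\partial:W^{p,q}\to W^{p,q+1})}{\bar\partial W^{p,q-1}} .
\]
We omit $g$ when it is understood. The same definitions apply to forms with values in a Hermitian holomorphic vector bundle $E$ and give $H^{p,q}_{(2)}(M,E)$. The group measures the failure to solve $\bar\partial u=\alpha$ with $u\in L^2$ for closed $\alpha\in L^2$. It is an algebraic quotient: we divide by the range of $\bar\partial$, not by its closure, and ``dimension'' means vector space dimension. A weakly $\bar\partial$-closed $(p,0)$-form is holomorphic, so $H^{p,0}_{(2)}$ is the space of square-integrable holomorphic $p$-forms.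

\subsection{The main theorem}
For bounded symmetric domains, Gromov proved that $H^{p,q}_{(2)}$ is infinite dimensional whenever $p+q=n$. The following longstanding open question is taken from \cite{problem}: \emph{is $\dim H^{p,q}_{(2)}(D)=\infty$ for every $n$-dimensional bounded homogeneous domain $D$ with its Bergman metric and every $(p,q)$ with $p+q=n$?} The answer is yes.

\begin{theorem}\label{thm:main}
Let $D\subset\mathbb C^n$, $n\ge1$, be a bounded homogeneous domain with its Bergman metric, and let $0\le p,q\le n$. Then $H^{p,q}_{(2)}(D)=0$ if $p+q\ne n$, and $\dim H^{p,q}_{(2)}(D)=\infty$ if $p+q=n$.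
\end{theorem}

Two computations suggest this answer. First take $(p,q)=(n,0)$. For $u=h\,dz_1\wedge\dots\wedge dz_n$ one has $|u|_g^2\,dV=i^{n^2}u\wedge\bar u=2^n|h|^2d\lambda$ for every Hermitian metric. Thus $H^{n,0}_{(2)}(D)$ is the Bergman space, which contains all polynomials.

Next let $D=\mathbb D^n$ be the unit polydisc and $p$ arbitrary. Summing over the orthonormal basis of normalized monomials gives $K_D=\prod_j\pi^{-1}(1-|z_j|^2)^{-2}$, so the forms $\xi_j=\sqrt2\,(1-|z_j|^2)^{-1}dz_j$ are an orthonormal frame and
\begin{equation}\label{eq:polydisc}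
|dz_j|_g^2=|d\bar z_j|_g^2=\tfrac12(1-|z_j|^2)^2,\qquad dV=4^n\prod_j(1-|z_j|^2)^{-2}\,d\lambda .
\end{equation}
Let $\epsilon=dz_1\wedge\dots\wedge dz_p\wedge d\bar z_{p+1}\wedge\dots\wedge d\bar z_n$; then $|\epsilon|_g^2\,dV=2^nd\lambda$. For a polynomial $\phi$ in $z_1,\dots,z_p,\bar z_{p+1},\dots,\bar z_n$, the form $\phi\epsilon$ is square integrable and $\bar\partial$-closed. If $v\in C_c^\infty$ has type $(p,n-p-1)$, the coefficient of $\epsilon$ in $\bar\partial v$ is a sum $\sum_{j>p}\pm\partial v_j/\partial\bar z_j$ with $v_j$ coefficients of $v$, and $\bar\phi$ is holomorphic in $z_j$ for $j>p$; integrating by parts, $(\bar\partial v,\phi\epsilon)=0$. By Lemma~\ref{lem:density} below, $\phi\epsilon$ is then orthogonal to the whole range of $\bar\partial$, so these forms inject into $H^{p,n-p}_{(2)}(\mathbb D^n)$.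

The second computation rests on an explicit formula for the metric. On a general homogeneous domain and for $0<p<n$, square integrability of a $(p,n-p)$-form depends on the metric, and we have no list of forms to write down. Ishi and Yamaji showed that the Bergman metric of a bounded homogeneous domain is the pull-back of the Bergman metric of a bounded symmetric domain by a canonically defined embedding. Our proof uses neither this result nor Gromov's, and it constructs no forms at all.

\subsection{The method}
A bounded holomorphic function acts on $W^{p,\bullet}$ by multiplication and commutes with $\bar\partial$. So the coordinates $z_1,\dots,z_n$ act on the groups $H^{p,q}_{(2)}(D)$ as commuting endomorphisms. An endomorphism of a finite-dimensional space has kernel and cokernel of the same dimension; for $n$ commuting endomorphisms, the corresponding statement is that their Koszul complex has Euler characteristic zero. We compute this Euler characteristic at the level of forms. Away from a point $a\in D$ one can divide by $z-a$, so the computation reduces to a small ball around $a$, where it gives $\binom np\neq0$.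 Hence, for each $p$, some $H^{p,q}_{(2)}(D)$ is infinite dimensional, and the vanishing for $p+q\neq n$ leaves only $q=n-p$.

Section~\ref{sec:disc} carries this out by hand on the disc. Section~\ref{sec:bergman} extracts the two properties of the Bergman metric that we need besides completeness; homogeneity enters only through (H1) and Lemma~\ref{lem:potential}. Section~\ref{sec:vanishing} proves the vanishing, Section~\ref{sec:koszul} sets up the algebra, Section~\ref{sec:local} proves the localization, and Section~\ref{sec:proof} proves Theorem~\ref{thm:main}. Section~\ref{sec:spectrum} shows that $H^{p,n-p}_{(2)}(D)$ is a Hilbert space on which $(z_1,\dots,z_n)$ has Taylor joint spectrum $\overline D$ (Theorem~\ref{thm:spectrum}), and Section~\ref{sec:manifolds} treats manifolds and vector bundles (Theorem~\ref{thm:general}). Neither of these two theorems is needed for Theorem~\ref{thm:main}.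

\section{Multiplication by $z$ on the disc}\label{sec:disc}

Let $D=\mathbb D$ be the unit disc and $p=0$. By \eqref{eq:polydisc},
\[
W^{0,0}=\Big\{u:\int_{\mathbb D}\frac{|u|^2\,d\lambda}{(1-|z|^2)^2}<\infty,\ \ \frac{\partial u}{\partial\bar z}\in L^2(d\lambda)\Big\},
\qquad W^{0,1}=\{\phi\,d\bar z:\ \phi\in L^2(d\lambda)\}.
\]
Here $H^{0,0}_{(2)}=0$: for holomorphic $h\ne0$ the means $\int_0^{2\pi}|h(re^{it})|^2dt$ are nondecreasing in $r$ and positive for $r>0$, while $\int_0^1r(1-r^2)^{-2}dr=\infty$. Let $H=H^{0,1}_{(2)}=W^{0,1}/\bar\partial W^{0,0}$, and let $Z:H\to H$ be induced by multiplication by $z$. We claim that \emph{$Z$ is onto and $\dim\ker Z=1$}. No finite-dimensional space has such an endomorphism, so the claim gives $\dim H=\infty$ without exhibiting more than one class.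

Let $B=\{|z|<1/2\}$ and fix $\eta\in C_c^\infty(B)$ with $\eta=1$ near $0$. Every $\alpha=\phi\,d\bar z\in W^{0,1}$ has a local primitive $v\in L^2(B)$, $\bar\partial v=\alpha$ on $B$: convolve $\phi|_B$ with the locally integrable function $1/(\pi z)$.

\emph{$Z$ is onto.} Write $\alpha=\bar\partial(\eta v)+\alpha'$ with $\alpha'=(1-\eta)\alpha-v\,\bar\partial\eta$. The function $\eta v$ has compact support and lies in $W^{0,0}$. The form $\alpha'\in W^{0,1}$ vanishes near $0$, so $\alpha'/z\in W^{0,1}$, and $[\alpha]=Z[\alpha'/z]$.

\emph{The kernel.} Suppose $z\alpha=\bar\partial u$ with $u\in W^{0,0}$; this $u$ is unique because $H^{0,0}_{(2)}=0$. The function $u-zv$ is holomorphic on $B$. Put $\ell(\alpha)=(u-zv)(0)$. Another primitive $v$ changes $u-zv$ by $z$ times a holomorphic function, so $\ell(\alpha)$ is well defined and linear in $\alpha$. If $\alpha=\bar\partial u_1$ with $u_1\in W^{0,0}$, then $u=zu_1$, we may take $v=u_1$, and $\ell(\alpha)=0$. Conversely, let $\ell(\alpha)=0$, so $u-zv=zh$ with $h$ holomorphic on $B$. Then $u_1=u/z$ equals $v+h$ on $B$ and satisfies $|u_1|\le4|u|$ for $|z|\ge1/4$,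 so $u_1\in L^2(dV)$; moreover $\bar\partial u_1=\alpha$ both on $B$ and on $\mathbb D\setminus\{0\}$. Thus $\alpha\in\bar\partial W^{0,0}$, and $\ell$ induces an injection $\ker Z\to\mathbb C$. It is onto: for $\alpha=\bar\partial\eta/z$ we have $u=\eta$, $v=(\eta-1)/z$ and $u-zv=1$.

On the disc one can see $Z$ directly. The function $\bar z^k(|z|^2-1)$ lies in $W^{0,0}$, and
\[
\bar\partial\Big(\frac{\bar z^k(|z|^2-1)}{k+1}\Big)=z\bar z^k\,d\bar z-\frac{k}{k+1}\,\bar z^{k-1}d\bar z .
\]
So $Z$ is a weighted backward shift on the classes $[\bar z^kd\bar z]$ and kills $[d\bar z]$. With $u=|z|^2-1$ and $v=\bar z$ we get $\ell(d\bar z)=-1$, so $[d\bar z]$ spans $\ker Z$.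

The proof of the claim, unlike this last picture, used only three things: division by $z$ away from $0$, solvability of $\bar\partial$ near $0$, and the vanishing of $H^{0,0}_{(2)}$. In dimension $n$ the vanishing becomes Proposition~\ref{prop:vanishing}, and kernel and cokernel become Koszul homology. Division becomes an identity $\sum_jb_jz_j=1$ away from $0$, and here a difficulty appears. For $n\ge2$ the $b_j$ cannot be holomorphic outside a small closed ball around $0$: by Hartogs' extension theorem they would extend across the ball, and the identity would read $0=1$ at the origin. The error terms $\bar\partial b_j$ must therefore be controlled up to the boundary of $D$.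

\section{Two properties of the Bergman metric}\label{sec:bergman}

The first property will control the error terms $\bar\partial b_j$. It holds on every bounded domain.

\begin{lemma}\label{lem:lower}
If $D\subset\{|z|<R\}$ is a domain, its Bergman metric satisfies $g(X,X)\ge|X|^2/(4R^2)$.
\end{lemma}

\begin{proof}
Fix $z\in D$ and $X\ne0$, and write $K=K_D$. Complete $h_0=K(\cdot,z)/\sqrt{K(z)}$ to an orthonormal basis $(h_j)_{j\ge0}$ of $A^2(D)$. A function $h\in A^2(D)$ is orthogonal to $h_0$ exactly when $h(z)=0$; so $h_j(z)=0$ for $j\ge1$ and $|h_0(z)|^2=K(z)$. Differentiating $K=\sum_j|h_j|^2$ at $z$ gives $XK=(Xh_0)\overline{h_0}$ and $X\overline XK=\sum_{j\ge0}|Xh_j|^2$, hence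
\[
g(X,X)=\frac{K\cdot X\overline XK-|XK|^2}{K^2}(z)=\frac1{K(z)}\sum_{j\ge1}|Xh_j(z)|^2 .
\]
If $h\in A^2(D)$, $h\neq0$ and $h(z)=0$, then $h=\sum_{j\ge1}c_jh_j$, and the Cauchy--Schwarz inequality gives $|Xh(z)|^2\le\|h\|^2\sum_{j\ge1}|Xh_j(z)|^2$. Take $h(\zeta)=h_0(\zeta)\sum_j(\zeta_j-z_j)\overline{X_j}$. Then $\|h\|\le2R|X|$ and $|Xh(z)|^2=|X|^4K(z)$, so $g(X,X)\ge|X|^4/(2R|X|)^2$.
\end{proof}

The second property is a potential for $\omega$ with bounded gradient. By \eqref{eq:transf}, an automorphism $G$ changes the potential $\log K$ by $-\log|\det G'|^2$, and this leaves $\partial\log K$ unchanged when $\det G'$ is constant. That is why we pass to the affine model (H2).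

\begin{lemma}\label{lem:potential}
On a bounded homogeneous domain $D$ there is a smooth real function $\varphi$ with $\omega=i\partial\bar\partial\varphi$ and $|\partial\varphi|_g$ constant.
\end{lemma}

\begin{proof}
Let $\Phi:D\to\Omega$ be as in (H2), put $\psi=\log K_\Omega$, and give $\Omega$ the metric with K\"ahler form $i\partial\bar\partial\psi$, for which $\Phi$ is an isometry. Let $G$ be an affine automorphism of $\Omega$ with linear part $G'$. By \eqref{eq:transf}, $\psi\circ G=\psi-\log|\det G'|^2$, and the last term is constant. Hence $G^*\partial\psi=\partial\psi$ and $G$ is an isometry, so $|\partial\psi|$ takes the same value at $x$ and at $G(x)$. These $G$ act transitively, so $|\partial\psi|$ is constant. Take $\varphi=\psi\circ\Phi$.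
\end{proof}

For the disc, $\Omega$ is the upper half-plane $\{y>0\}$, $z=x+iy$, with the maps $z\mapsto sz+t$, $s>0$, $t\in\mathbb R$. Then $K_\Omega=K_\Omega(i)\,y^{-2}$ by \eqref{eq:transf}, so $\partial\psi=(i/y)\,dz$, $\partial^2\psi/\partial z\partial\bar z=1/(2y^2)$, and $|\partial\psi|^2=2$.

With $\beta=\partial\varphi$ we have $\bar\partial\beta=-\partial\bar\partial\varphi=i\omega$. Thus $\omega=-i\bar\partial\beta$ with $\beta$ a smooth $(1,0)$-form of bounded length, which is the form in which Lemma~\ref{lem:potential} is used.

\section{Vanishing outside the middle degree}\label{sec:vanishing}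

Let $L=\omega\wedge\cdot$ and let $\Lambda$ be its pointwise adjoint. Writing $L=i\sum_j\xi_j\wedge\bar\xi_j\wedge\cdot$ shows that both have norm at most $n$. On a K\"ahler manifold of dimension $n$ the following identities hold for $u\in C_c^\infty$ of type $(p,q)$, where $\partial^*$ is the formal adjoint of $\partial$:
\begin{itemize}
\item[(K1)] $[L,\Lambda]u=(p+q-n)u$, hence $(p+q-n)\|u\|^2=\|\Lambda u\|^2-\|Lu\|^2$;
\item[(K2)] $[\Lambda,\bar\partial]=-i\partial^*$, and its adjoint $[\bar\partial^*,L]=i\partial$;
\item[(K3)] $\|\partial u\|^2+\|\partial^*u\|^2=\|\bar\partial u\|^2+\|\bar\partial^*u\|^2$, because the Laplacians of $\partial$ and $\bar\partial$ coincide.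
\end{itemize}
By (K1), a form of degree $p+q\ne n$ is controlled by $\Lambda u$ or by $Lu$. If $\omega=-i\bar\partial\beta$ with $\beta$ bounded, then $L$ is null-homotopic for $\bar\partial$ through the bounded operator $\beta\wedge\cdot$, and this lets us estimate $\Lambda u$ and $Lu$ by $\bar\partial u$ and $\bar\partial^*u$. The identities hold on $C_c^\infty$; completeness is what carries the resulting estimate to the domains of the closed operators.

\begin{lemma}[see \cite{AV}]\label{lem:density}
Let $(M,g)$ be a connected complete Hermitian manifold and $u\in W^{p,q}$. There are $u_j\in C_c^\infty$ with $u_j\to u$ and $\bar\partial u_j\to\bar\partial u$ in $L^2$. If also $u\in\operatorname{Dom}\bar\partial^*$, they can be chosen so that in addition $\bar\partial^*u_j\to\bar\partial^*u$.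
\end{lemma}

\begin{proof}
Smoothing the distance from a fixed point gives a smooth function $\rho\ge0$ with bounded gradient, and completeness makes it proper. Let $\mu:\mathbb R\to[0,1]$ be smooth, equal to $1$ on $(-\infty,1]$ and $0$ on $[2,\infty)$. The functions $\chi_j=\mu(\rho/j)$ have compact support, equal $1$ on an exhausting sequence of compact sets, and satisfy $|\bar\partial\chi_j|_g=O(1/j)$ uniformly. If $u\in\operatorname{Dom}\bar\partial^*$, testing against $C_c^\infty\subset W^{p,q-1}$ shows that $\bar\partial^*u=\bar\partial^\dagger u$ in the sense of distributions. From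
\[
\bar\partial(\chi_ju)=\chi_j\bar\partial u+\bar\partial\chi_j\wedge u,\qquad
\bar\partial^\dagger(\chi_ju)=\chi_j\bar\partial^\dagger u-(\bar\partial\chi_j\wedge\cdot)^*u
\]
we see that $\chi_ju$, $\bar\partial(\chi_ju)$ and, in the second case, $\bar\partial^\dagger(\chi_ju)$ converge in $L^2$ to $u$, $\bar\partial u$, $\bar\partial^*u$. The same formulas with a finite partition of unity in place of $\chi_j$ reduce the problem to a form $v$ with compact support in a chart, where $L^2$ norms are comparable to Euclidean ones. Let $v_t$ be obtained by mollifying the coefficients of $v$. Friedrichs' lemma states that for a first-order differential operator $\mathcal Q$ with smooth coefficients, $\mathcal Q(v_t)-(\mathcal Qv)_t\to0$ in $L^2$ as $t\to0$; so $\mathcal Qv_t\to\mathcal Qv$ whenever $\mathcal Qv\in L^2$. Apply it to $\mathcal Q=\bar\partial$ and $\mathcal Q=\bar\partial^\dagger$.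
\end{proof}

The next result is of Donnelly--Fefferman type.

\begin{proposition}\label{prop:vanishing}
Let $(M,\omega)$ be a connected complete K\"ahler manifold of dimension $n$ with $\omega=-i\bar\partial\beta$ for a smooth $(1,0)$-form $\beta$ of bounded length, and let $p+q\ne n$. Then, with $C=(n+1)\sup_M|\beta|_g$,
\begin{equation}\label{eq:basic}
\|u\|\le C\,(\|\bar\partial u\|+\|\bar\partial^*u\|)
\end{equation}
for all $(p,q)$-forms $u\in\operatorname{Dom}\bar\partial\cap\operatorname{Dom}\bar\partial^*$. Moreover $H^{p,q}_{(2)}(M)=0$, and the ranges of $\bar\partial$ in $L^2_{p,q}$ and in $L^2_{p,q+1}$ are closed.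
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:density} it suffices to prove \eqref{eq:basic} for $u\in C_c^\infty$. Put $b=\sup_M|\beta|_g$. Since $\bar\partial\beta=i\omega$, we have $\bar\partial(\beta\wedge v)=iLv-\beta\wedge\bar\partial v$, that is,
\begin{equation}\label{eq:Lhomotopy}
Lv=-i\big(\bar\partial(\beta\wedge v)+\beta\wedge\bar\partial v\big).
\end{equation}

\emph{Case $p+q>n$.} By (K1), $\|u\|^2\le\|\Lambda u\|^2=(L\Lambda u,u)$. Apply \eqref{eq:Lhomotopy} with $v=\Lambda u$ and use $\bar\partial\Lambda u=\Lambda\bar\partial u+i\partial^*u$ from (K2):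
\begin{align*}
\|u\|^2&\le-i\big[(\beta\wedge\Lambda u,\bar\partial^*u)+(\beta\wedge\Lambda\bar\partial u,u)+i(\beta\wedge\partial^*u,u)\big]\\
&\le b\,\|u\|\,\big(n\|\bar\partial^*u\|+n\|\bar\partial u\|+\|\partial^*u\|\big).
\end{align*}

\emph{Case $p+q<n$.} By (K1), $\|u\|^2\le(Lu,Lu)$. Apply \eqref{eq:Lhomotopy} with $v=u$ in the first slot and use $\bar\partial^*Lu=L\bar\partial^*u+i\partial u$ from (K2):
\begin{align*}
\|u\|^2&\le-i\big[(\beta\wedge u,\,L\bar\partial^*u+i\partial u)+(\beta\wedge\bar\partial u,Lu)\big]\\
&\le b\,\|u\|\,\big(n\|\bar\partial^*u\|+\|\partial u\|+n\|\bar\partial u\|\big).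
\end{align*}
By (K3), $\|\partial u\|$ and $\|\partial^*u\|$ are at most $\|\bar\partial u\|+\|\bar\partial^*u\|$, and \eqref{eq:basic} follows in both cases.

For the consequences, note first that a $(p,q)$-form orthogonal to $\ker\bar\partial$ is orthogonal to the range of $\bar\partial$, which lies in $\ker\bar\partial$, and therefore belongs to $\ker\bar\partial^*$.

Let $\alpha\in L^2_{p,q}$ with $\bar\partial\alpha=0$. If $q=0$, then $\bar\partial^*\alpha=0$ for reasons of type, and \eqref{eq:basic} gives $\alpha=0$. Let $q\ge1$. Write $v\in\operatorname{Dom}\bar\partial^*$ as $v=v_1+v_2$ with $v_1\in\ker\bar\partial$ and $v_2\perp\ker\bar\partial$. Then $v_2\in\ker\bar\partial^*$, so $v_1\in\operatorname{Dom}\bar\partial^*$ and $\bar\partial^*v_1=\bar\partial^*v$. By \eqref{eq:basic} for $v_1$,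
\[
|(v,\alpha)|=|(v_1,\alpha)|\le C\,\|\alpha\|\,\|\bar\partial^*v\| .
\]
So $\bar\partial^*v\mapsto(v,\alpha)$ is a well-defined bounded linear functional on the range of $\bar\partial^*$. By the Hahn--Banach and Riesz theorems there is $u\in L^2_{p,q-1}$ with $(\bar\partial^*v,u)=(v,\alpha)$ for all such $v$; taking $v\in C_c^\infty$, this says $\bar\partial u=\alpha$. Hence $H^{p,q}_{(2)}(M)=0$, and the range of $\bar\partial$ in $L^2_{p,q}$ is the closed subspace $\ker\bar\partial$ (both are $0$ if $q=0$).

Finally, the range of $\bar\partial$ in $L^2_{p,q+1}$ is the image of $W^{p,q}\cap(\ker\bar\partial)^\perp$, on which $\bar\partial^*=0$ and \eqref{eq:basic} reads $\|u\|\le C\|\bar\partial u\|$. If $\bar\partial u_j$ converges for $u_j$ in this space, then $u_j$ converges, and the limit of $\bar\partial u_j$ is in the range because $\bar\partial$ is closed.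
\end{proof}

\begin{remark}\label{rem:hyp}
Both hypotheses are needed. On a compact K\"ahler manifold of dimension $n\ge1$ the metric is complete, and the constants lie in $H^{0,0}_{(2)}$. On the unit ball with the Euclidean metric, $\omega=i\partial\bar\partial|z|^2$ and $\beta=\partial|z|^2$ is bounded, but the metric is not complete, and again the constants lie in $H^{0,0}_{(2)}$.
\end{remark}

\section{Koszul complexes}\label{sec:koszul}

Let $e_1,\dots,e_N$, $N\ge1$, be the standard basis of $\mathbb C^N$, let $\bigwedge^k=\bigwedge^k\mathbb C^N$, and write $e_I=e_{i_1}\wedge\dots\wedge e_{i_k}$ for $I=\{i_1<\dots<i_k\}$. For commuting endomorphisms $w=(w_1,\dots,w_N)$ of a complex vector space $V$, the \emph{Koszul complex} consists of the spaces $\bigwedge^k\otimes V$ with differential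
\[
\kappa(e_I\otimes x)=\sum_{j=1}^k(-1)^{j-1}\,e_{I\setminus\{i_j\}}\otimes w_{i_j}x .
\]
Commutativity gives $\kappa^2=0$. The homology at $\bigwedge^k\otimes V$ is denoted $H_k(w;V)$. For $N=1$, $H_1=\ker w_1$ and $H_0=\operatorname{coker}w_1$; in general $H_0(w;V)=V/\sum_jw_jV$.

We know nothing directly about the cohomology groups on which the $z_j$ act, but we know the forms well. So we build the Koszul complex on the Dolbeault complex itself. A \emph{$w$-complex} is a complex $(C^q,d)_{0\le q\le n}$ of vector spaces with commuting endomorphisms $w_1,\dots,w_N$ that preserve degrees and commute with $d$; a \emph{morphism} is a chain map commuting with the $w_j$. Put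
\begin{equation}\label{eq:T}
T^m(w;C)=\bigoplus_{q-k=m}\textstyle\bigwedge^k\otimes\,C^q,\qquad
\delta(e_I\otimes x)=\kappa(e_I\otimes x)+(-1)^{|I|}e_I\otimes dx .
\end{equation}
Both terms raise $m=q-k$ by one. They anticommute, because $\kappa$ commutes with $1\otimes d$ and changes the sign $(-1)^{|I|}$; so $\delta^2=0$. Each $T^m(w;C)$ is a finite direct sum of copies of the $C^q$, so $T$ takes short exact sequences of $w$-complexes to short exact sequences of complexes. If $V[-q]$ denotes $V$ placed in degree $q$, then $H^m(T(w;V[-q]))=H_{q-m}(w;V)$. A \emph{quasi-isomorphism} is a chain map that induces an isomorphism on cohomology.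

\begin{lemma}\label{lem:algebra}
Let $C$ be a $w$-complex.
\begin{itemize}
\item[(a)] If a morphism $C\to C'$ is a quasi-isomorphism, so is $T(w;C)\to T(w;C')$.
\item[(b)] If all $H^q(C)$ are finite dimensional, then all $H^m(T(w;C))$ are finite dimensional and $\sum_m(-1)^m\dim H^m(T(w;C))=0$.
\item[(c)] If $H^q(C)=0$ for all $q\ne q_0$, then $H^m(T(w;C))\cong H_{q_0-m}(w;H^{q_0}(C))$.
\item[(d)] If the Koszul complex of $w$ on $H^q(C)$ is exact for every $q$, then $T(w;C)$ is exact.
\end{itemize}
\end{lemma}

\begin{proof}
Let $F_k\subset T(w;C)$ be the span of the $e_I\otimes x$ with $|I|\le k$. Since $\kappa$ lowers $|I|$, these are subcomplexes, $0=F_{-1}\subset F_0\subset\dots\subset F_N=T(w;C)$. The quotient $F_k/F_{k-1}$ is $\bigwedge^k\otimes\,C$ with differential $(-1)^kd$ and with $C^q$ in degree $q-k$; its cohomology in degree $q-k$ is $\bigwedge^k\otimes H^q(C)$.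

(a) The morphism induces quasi-isomorphisms on the quotients $F_k/F_{k-1}$. The five lemma, applied to the long exact sequences of $0\to F_{k-1}\to F_k\to F_k/F_{k-1}\to0$, gives the same for each $F_k$ by induction on $k$.

(b) Let $h^q=\dim H^q(C)$. The cohomology of $F_k/F_{k-1}$ has Euler characteristic $(-1)^k\binom Nk\sum_q(-1)^qh^q$. By the same long exact sequences and induction, each $F_k$ has finite-dimensional cohomology and Euler characteristics add. The total is $\big(\sum_q(-1)^qh^q\big)\sum_{k=0}^N(-1)^k\binom Nk=0$, since $N\ge1$.

(c) Let $\tau_qC\subset C$ be the subcomplex equal to $C^j$ in degrees $j<q$, to $\ker d$ in degree $q$, and to $0$ in degrees $j>q$. It is stable under $w$, and $H^j(\tau_qC)$ is $H^j(C)$ for $j\le q$ and $0$ for $j>q$. Under the hypothesis, the inclusion $\tau_{q_0}C\to C$ and the projection $\tau_{q_0}C\to H^{q_0}(C)[-q_0]$ are morphisms and quasi-isomorphisms. Apply (a) to both.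

(d) The quotient $\tau_qC/\tau_{q-1}C$ is the two-term complex $C^{q-1}/\ker d\to\ker(d|_{C^q})$, an injection with cokernel $H^q(C)$. By (c) and the hypothesis, $T(w;\tau_qC/\tau_{q-1}C)$ is exact. Starting from $\tau_{-1}C=0$, the long exact sequences show that $T(w;\tau_qC)$ is exact for all $q$, and $\tau_nC=C$.
\end{proof}

For the disc, $N=1$, $w_1=z$ and $C=W^{0,\bullet}$ has cohomology only in degree $1$. By (c), $H^0(T)=\ker Z$ and $H^1(T)=\operatorname{coker}Z$, so Section~\ref{sec:disc} says that $T$ has cohomology $\mathbb C$ in degree $0$ and nothing else. This is the statement that generalizes.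

\section{Localization}\label{sec:local}

The localization costs nothing extra in the generality needed for Section~\ref{sec:manifolds}, so we prove it once in the following setting.
\begin{itemize}
\item[(S)] $M$ is a connected complex manifold of dimension $n\ge1$ with a Hermitian metric $g$; $E$ is a Hermitian holomorphic vector bundle of rank $r\ge1$ on $M$; and $f=(f_1,\dots,f_N):M\to\mathbb C^N$ is bounded and holomorphic with $\sup_M|df_j|_g<\infty$ for all $j$.
\end{itemize}
A point $a\in\mathbb C^N$ is \emph{admissible} if $f^{-1}(a)$ is finite, possibly empty, and $|f-a|$ is bounded below by a positive constant outside some compact subset of $M$.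

\begin{example}\label{ex:domain}
Let $D\subset\mathbb C^n$ be a bounded domain with a Hermitian metric $g\ge c\cdot\text{Euclidean}$, meaning $g(X,X)\ge c|X|^2$ for a constant $c>0$. Take $E$ trivial of rank one, $N=n$ and $f_j=z_j$. Then $|dz_j|_g=\sup_{X\neq0}|X_j|/g(X,X)^{1/2}\le c^{-1/2}$, so (S) holds. Every $a\in D$ is admissible with fiber $\{a\}$, and every $a\notin\overline D$ is admissible with empty fiber. This is the only case needed for Theorems~\ref{thm:main} and~\ref{thm:spectrum}.
\end{example}

Fix $p$ and an admissible $a$, and put $w_j=f_j-a_j$. Let $W^q=W^{p,q}(M,E)$. Since $w_j$ is bounded and holomorphic, $w_ju\in L^2$ and $\bar\partial(w_ju)=w_j\bar\partial u\in L^2$ for $u\in W^q$; so $(W^\bullet,\bar\partial)$ is a $w$-complex with cohomology $H^{p,\bullet}_{(2)}(M,E)$. This is where the boundedness of $f$ is used. By a \emph{coordinate ball} centered at $x$ we mean an open set mapped biholomorphically onto a Euclidean ball, with $x$ going to the center. We write $\Omega^p(B,E)$ for the holomorphic $E$-valued $p$-forms on an open set $B$.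

\begin{proposition}\label{prop:local}
In the setting \textup{(S)}, let $a$ be admissible and let $B$ be a union of disjoint coordinate balls, one centered at each point of $f^{-1}(a)$, over each of which $E$ is holomorphically trivial. Then for all $m$
\[
H^m\big(T(f-a;W)\big)\cong H_{-m}\big(f-a;\Omega^p(B,E)\big).
\]
In particular $T(f-a;W)$ is exact if $f^{-1}(a)=\emptyset$.
\end{proposition}

\begin{proof}
Let $W_c^q\subset W^q$ consist of the forms with compact support in $B$, and let $W^q_{\mathrm{loc}}$ consist of the $E$-valued $(p,q)$-forms $u$ on $B$ with $u$ and $\bar\partial u$ locally square integrable. On compact subsets of a coordinate ball the metrics of $M$ and $E$ are comparable to Euclidean ones. So $W_{\mathrm{loc}}$ does not depend on the metrics, and extension by zero identifies $W_c$ with the compactly supported elements of $W_{\mathrm{loc}}$. All three are $w$-complexes; write $T$, $T_c$, $T_{\mathrm{loc}}$ for the complexes \eqref{eq:T}. There are inclusions $T_c\to T$ and $T_c\to T_{\mathrm{loc}}$.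

We regard the $e_j$ as additional odd generators that anticommute with each other and with $1$-forms, and we write $e_I\wedge u$ for $e_I\otimes u$. Then elements of the three complexes can be multiplied pointwise by expressions in the $e_j$ whose coefficients are smooth scalar forms.

\emph{Step 1: division by $w$ away from the fiber.} Choose a smooth $\theta:M\to[0,1]$ with $\theta=0$ near $f^{-1}(a)$ and $\theta=1$ outside a compact set $S\subset B$; if the fiber is empty, $B=S=\emptyset$ and $\theta\equiv1$. On $\operatorname{supp}\theta$ the function $|w|$ is bounded below by a positive constant: outside some compact set by admissibility, and on the compact intersection of that set with $\operatorname{supp}\theta$ because $w$ has no zero there. Put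
\[
b_j=\theta\,\frac{\bar w_j}{|w|^2},\qquad\text{so that}\quad\sum_jb_jw_j=\theta .
\]
The $b_j$ are smooth and bounded on $M$, and
\[
\bar\partial b_j=\frac{\bar w_j}{|w|^2}\,\bar\partial\theta+\theta\Big(\frac{\overline{df_j}}{|w|^2}-\frac{\bar w_j}{|w|^4}\sum_kw_k\,\overline{df_k}\Big).
\]
The first term is smooth with compact support. The second has length at most $\theta|w|^{-2}\big(|df_j|_g+\sum_k|df_k|_g\big)$. So $|\bar\partial b_j|_g$ is bounded; this is the only use of the bound on $df$. It follows that multiplication by $b_j$ preserves $W^q$, since $\bar\partial(b_ju)=\bar\partial b_j\wedge u+b_j\bar\partial u$, and it preserves $W_c^q$ and $W^q_{\mathrm{loc}}$. Hence $s=\sum_jb_je_j\wedge\cdot$ is an operator of degree $-1$ on each of $T$, $T_c$, $T_{\mathrm{loc}}$.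

\emph{Step 2: the homotopy formula.} Let $x=e_I\wedge u$ with $|I|=k$. Using $\kappa(e_j\wedge y)=w_jy-e_j\wedge\kappa y$,
\begin{align*}
\delta(b_je_j\wedge x)&=\kappa(e_j\wedge e_I\wedge b_ju)+(-1)^{k+1}e_j\wedge e_I\wedge(\bar\partial b_j\wedge u+b_j\bar\partial u)\\
&=b_jw_j\,x-b_je_j\wedge\kappa x+(\bar\partial b_j\wedge e_j)\wedge x-b_je_j\wedge(-1)^ke_I\wedge\bar\partial u\\
&=b_jw_j\,x+(\bar\partial b_j\wedge e_j)\wedge x-b_je_j\wedge\delta x .
\end{align*}
Summing over $j$,
\[
\delta s+s\delta=(\theta+\nu)\wedge\cdot\,,\qquad\nu=\sum_j\bar\partial b_j\wedge e_j .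
\]
If $\nu$ vanished outside $S$, then $s$ would show at once that the identity is homotopic to an operator with values in $T_c$. By the end of Section~\ref{sec:disc} we cannot arrange this for $n\ge2$. But $\nu$ is nilpotent: the even elements $\bar\partial b_j\wedge e_j$ commute and have square zero, so $\nu^{N+1}=0$. We therefore iterate.

\emph{Step 3: $H^*(T)\cong H^*(T_c)\cong H^*(T_{\mathrm{loc}})$.} Put $P=1-(\delta s+s\delta)$. It preserves the three complexes, it commutes with $\delta$ because $\delta P=\delta-\delta s\delta=P\delta$, and it is multiplication by $1-\theta-\nu$. With $Q=1+P+\dots+P^N$, which also commutes with $\delta$,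
\[
1-P^{N+1}=(\delta s+s\delta)Q=\delta(sQ)+(sQ)\delta .
\]
So $P^{N+1}$ is homotopic to the identity on each of $T$, $T_c$, $T_{\mathrm{loc}}$. Outside $S$ it is multiplication by $(-\nu)^{N+1}=0$, so it maps $T$ and $T_{\mathrm{loc}}$ into elements supported in $S$, that is, into $T_c$. Thus $P^{N+1}:T\to T_c$ is a chain map whose compositions with the inclusion $T_c\to T$, in either order, are homotopic to the identity. The same holds with $T_{\mathrm{loc}}$ in place of $T$.

\emph{Step 4: from $T_{\mathrm{loc}}$ to holomorphic forms.} The inclusion $\Omega^p(B,E)[0]\to W_{\mathrm{loc}}$ is a morphism of $w$-complexes. We show that it is a quasi-isomorphism; then Lemma~\ref{lem:algebra}(a) gives $H^m(T_{\mathrm{loc}})\cong H_{-m}(w;\Omega^p(B,E))$, and the proof is complete. Working on one ball and one component of a trivialization of $E$, we may take $B=\{|z|<R\}\subset\mathbb C^n$ and scalar forms. In degree $0$ the claim is that weakly $\bar\partial$-closed $(p,0)$-forms are holomorphic. Let $q\ge1$ and let $\alpha\in W^q_{\mathrm{loc}}$ be $\bar\partial$-closed. H\"ormander's theorem \cite[Theorem~4.4.2]{Hor}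 states: if $\Gamma$ is plurisubharmonic on a pseudoconvex open set $B$ and $\int_B|\alpha|^2e^{-\Gamma}d\lambda<\infty$, there is a locally square-integrable $u$ with $\bar\partial u=\alpha$ and
\begin{equation}\label{eq:hor}
\int_B|u|^2e^{-\Gamma}(1+|z|^2)^{-2}d\lambda\le\int_B|\alpha|^2e^{-\Gamma}d\lambda ,
\end{equation}
the lengths being Euclidean. It remains to find a weight. Choose $0=t_0<t_1<\cdots$ with limit $R^2$, let $m_j<\infty$ be the integral of $|\alpha|^2$ over the shell $t_j\le|z|^2<t_{j+1}$, and let $\mu$ be a smooth convex function on $\mathbb R$ that vanishes on $(-\infty,0]$ and is positive on $(0,\infty)$. Choose $c_j>0$ with $c_j\mu(t_j-t_{j-1})\ge\log(2^j(1+m_j))$. The locally finite sum $\chi(t)=\sum_{j\ge1}c_j\mu(t-t_{j-1})$ is smooth, convex and nondecreasing on $[0,R^2)$, so $\Gamma=\chi(|z|^2)$ is plurisubharmonic on $B$. The $j$-th shell contributes at most $2^{-j}$ to $\int_B|\alpha|^2e^{-\Gamma}d\lambda$ for $j\ge1$, and at most $m_0$ for $j=0$.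
\end{proof}

\section{Infinite dimensionality}\label{sec:proof}

For $f=z$ the right-hand side of Proposition~\ref{prop:local} can be computed. If $e_j$ is read as $dz_j$, then $\kappa$ is contraction with the radial vector field $\sum_jz_j\partial/\partial z_j$, and the homotopy formula behind the Poincar\'e lemma can be read as a statement about $\kappa$.

\begin{lemma}\label{lem:ball}
Let $B\subset\mathbb C^n$ be a ball centered at $0$ and $\mathcal O(B)$ the space of holomorphic functions on $B$. Then $H_0(z;\mathcal O(B))\cong\mathbb C$ and $H_k(z;\mathcal O(B))=0$ for $k\ge1$.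
\end{lemma}

\begin{proof}
Write $\partial_i=\partial/\partial z_i$. On $\bigwedge^\bullet\otimes\,\mathcal O(B)$ define $d_e(he_I)=\sum_i(\partial_ih)\,e_i\wedge e_I$. For $I=\{i_1<\dots<i_k\}$,
\begin{align*}
\kappa d_e(he_I)&=\sum_iz_i(\partial_ih)\,e_I-\sum_i(\partial_ih)\,e_i\wedge\kappa e_I,\\
d_e\kappa(he_I)&=\sum_i(\partial_ih)\,e_i\wedge\kappa e_I+h\sum_{j=1}^k(-1)^{j-1}e_{i_j}\wedge e_{I\setminus\{i_j\}} ,
\end{align*}
and the last sum is $ke_I$. So $\mathcal E=\kappa d_e+d_e\kappa$ sends $he_I$ to $(kh+\sum_iz_i\partial_ih)\,e_I$. For $0\le t\le1$ let $\rho_t(he_I)=t^{|I|}h(tz)\,e_I$. Then $\rho_t$ commutes with $\kappa$, because $\kappa$ trades one $e_i$ for one factor $z_i$, and $\frac{d}{dt}\rho_t=t^{-1}\rho_t\mathcal E$ for $t>0$. Define $\sigma x=\int_0^1\rho_t(d_ex)\,t^{-1}dt$; every term of $d_ex$ contains some $e_i$, so the integrand has no singularity at $t=0$ and $\sigma x$ has holomorphic coefficients on $B$. Then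
\[
\kappa\sigma+\sigma\kappa=\int_0^1\rho_t\,\mathcal E\,\frac{dt}t=\rho_1-\rho_0=1-\rho_0 .
\]
Here $\rho_0$ kills $he_I$ for $I\ne\emptyset$ and sends $h$ to the constant $h(0)$. It is a chain map that projects onto the subcomplex $\mathbb C$ of constants in degree $0$ and is homotopic to the identity.
\end{proof}

\begin{proposition}\label{prop:euler}
Let $D\subset\mathbb C^n$ be a bounded domain with a Hermitian metric $g\ge c\cdot\text{Euclidean}$, $c>0$, let $0\le p\le n$, and let $W=W^{p,\bullet}$. For $a\in D$,
\[
H^m(T(z-a;W))=0\quad(m\ne0),\qquad\dim H^0(T(z-a;W))=\binom np .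
\]
For $a\notin\overline D$ the complex $T(z-a;W)$ is exact.
\end{proposition}

\begin{proof}
Apply Proposition~\ref{prop:local} to Example~\ref{ex:domain}. For $a\in D$ take for $B\subset D$ a Euclidean ball centered at $a$. Taking coefficients of the $dz_J$, $|J|=p$, identifies $\Omega^p(B)$ with $\mathcal O(B)^{\binom np}$ compatibly with multiplication by $z_j-a_j$, and Lemma~\ref{lem:ball} applies after a translation.
\end{proof}

\begin{corollary}\label{cor:some}
Let $D\subset\mathbb C^n$, $n\ge1$, be a bounded domain with a Hermitian metric $g\ge c\cdot\text{Euclidean}$, $c>0$. For each $0\le p\le n$, at least one of the spaces $H^{p,q}_{(2)}(D,g)$, $0\le q\le n$, is infinite dimensional.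
\end{corollary}

\begin{proof}
Fix $a\in D$. If all these spaces were finite dimensional, the cohomology of $T(z-a;W)$ would have Euler characteristic $0$ by Lemma~\ref{lem:algebra}(b). By Proposition~\ref{prop:euler} the Euler characteristic is $\binom np\ne0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The Bergman metric of $D$ is K\"ahler and, by (H1), complete. By Lemma~\ref{lem:potential}, Proposition~\ref{prop:vanishing} applies with $\beta=\partial\varphi$ and gives $H^{p,q}_{(2)}(D)=0$ for $p+q\ne n$. By Lemma~\ref{lem:lower}, Corollary~\ref{cor:some} applies: for each $p$ some $H^{p,q}_{(2)}(D)$ is infinite dimensional, and the only nonzero candidate is $q=n-p$.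
\end{proof}

\begin{remark}
Corollary~\ref{cor:some} does not by itself locate $q$. On the unit ball with the Euclidean metric, \eqref{eq:hor} with $\Gamma=0$ gives $H^{p,q}_{(2)}=0$ for $q\ge1$, while $H^{p,0}_{(2)}$ contains all $p$-forms with holomorphic polynomial coefficients. There the infinite-dimensional group sits at $q=0$ for every $p$.
\end{remark}

\section{The coordinate functions on the middle cohomology}\label{sec:spectrum}

When only one group survives, Lemma~\ref{lem:algebra}(c) turns Proposition~\ref{prop:euler} into a statement about operators on that group. For commuting bounded operators $Z=(Z_1,\dots,Z_n)$ on a Hilbert space $H$, the \emph{Taylor joint spectrum} is the set of $a\in\mathbb C^n$ for which the Koszul complex of $Z-a$ on $H$ is not exact. It is a closed set \cite{Tay}.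

\begin{theorem}\label{thm:spectrum}
Let $D$ be a bounded homogeneous domain in $\mathbb C^n$ with its Bergman metric or, more generally, any bounded domain with a complete K\"ahler metric $g\ge c\cdot\text{Euclidean}$, $c>0$, whose K\"ahler form is $\omega=-i\bar\partial\beta$ with $\beta$ a smooth $(1,0)$-form and $|\beta|_g$ bounded. Then $H^{p,q}_{(2)}=0$ for $p+q\ne n$, and $H=H^{p,n-p}_{(2)}$ is an infinite-dimensional Hilbert space: it is Hausdorff, and it is canonically the space of $L^2$ forms of type $(p,n-p)$ in $\ker\bar\partial\cap\ker\bar\partial^*$. The commuting bounded operators induced on $H$ by multiplication by $z_1,\dots,z_n$ have the following Koszul homology: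
\begin{itemize}
\item for $a\in D$: $H_k(z-a;H)=0$ for $k\ne n-p$, and $\dim H_{n-p}(z-a;H)=\binom np$;
\item for $a\notin\overline D$: $H_k(z-a;H)=0$ for all $k$.
\end{itemize}
Consequently the Taylor joint spectrum of $(z_1,\dots,z_n)$ on $H$ is exactly $\overline D$.
\end{theorem}

\begin{proof}
A bounded homogeneous domain satisfies the general hypotheses by (H1) and Lemmas~\ref{lem:lower} and~\ref{lem:potential}. Vanishing for $p+q\ne n$ is Proposition~\ref{prop:vanishing}, and then $\dim H=\infty$ by Corollary~\ref{cor:some}. The range of $\bar\partial$ in $L^2_{p,n-p}$ is $0$ if $p=n$, and otherwise it is closed by Proposition~\ref{prop:vanishing} in bidegree $(p,n-p-1)$. So $H$ is the quotient of the Hilbert space $\ker\bar\partial\subset L^2_{p,n-p}$ by a closed subspace, and it is represented by the orthogonal complement of the range in $\ker\bar\partial$, which is $\ker\bar\partial\cap\ker\bar\partial^*$. Multiplication by $z_j$ is bounded on $\ker\bar\partial$ and preserves the range, so it induces a bounded operator on $H$.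

By Lemma~\ref{lem:algebra}(c) with $q_0=n-p$, we have $H_k(z-a;H)\cong H^{n-p-k}(T(z-a;W^{p,\bullet}))$ for every $a\in\mathbb C^n$, and Proposition~\ref{prop:euler} gives both items. Thus the spectrum contains $D$ and is contained in $\overline D$; being closed, it equals $\overline D$.
\end{proof}

On the disc with $a=0$ both cases can be seen directly. For $p=0$ the theorem gives $H_0=0$ and $\dim H_1=1$, which is the claim of Section~\ref{sec:disc}. For $p=1$, $H$ is the Bergman space; multiplication by $z$ is injective and its range is $\{h:h(0)=0\}$, so $H_1=0$ and $\dim H_0=1$.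

\section{Manifolds with bounded holomorphic functions}\label{sec:manifolds}

On a manifold the number $N$ of functions may exceed the dimension, and then the Euler characteristic can carry no information. For $f=(z_1,\dots,z_n,0)$ and $a=0$ on a ball, the extra generator satisfies $\kappa e_{n+1}=0$, so by Lemma~\ref{lem:ball} the Koszul homology of $\mathcal O(B)$ is $\mathbb C$ for $k=0$ and $k=1$, with Euler characteristic $0$. What survives is that the local homology is nonzero at every admissible point of $f(M)$, whereas commuting endomorphisms of a finite-dimensional space have nonzero Koszul homology at only finitely many points.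

\begin{lemma}\label{lem:eigen}
Let $y_1,\dots,y_N$ be commuting endomorphisms of a finite-dimensional complex vector space $V$. For all $a\in\mathbb C^N$ outside a finite set, the Koszul complex of $y-a$ on $V$ is exact.
\end{lemma}

\begin{proof}
The space $V$ is the direct sum of finitely many joint generalized eigenspaces $V_\lambda$, $\lambda\in\mathbb C^N$, which are stable under the $y_j$ and on which each $y_j-\lambda_j$ is nilpotent. The Koszul complex splits accordingly. Let $a$ differ from all these $\lambda$. Given $\lambda$, choose $j$ with $a_j\ne\lambda_j$; then $y_j-a_j$ is invertible on $V_\lambda$ and induces an invertible map on the Koszul homology of $V_\lambda$. The identity $\kappa(e_j\wedge x)+e_j\wedge\kappa x=(y_j-a_j)x$ shows that the induced map is also zero. So the homology vanishes.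
\end{proof}

\begin{theorem}\label{thm:general}
Let $M$ be a connected complex manifold of dimension $n\ge1$ with a Hermitian metric $g$, and let $E$ be a Hermitian holomorphic vector bundle of rank $r\ge1$ on $M$. Let $f=(f_1,\dots,f_N):M\to\mathbb C^N$ be bounded and holomorphic with $\sup_M|df_j|_g<\infty$ for all $j$. Let $A$ be the set of $a\in f(M)$ such that $f^{-1}(a)$ is finite and $|f-a|$ is bounded below by a positive constant outside some compact set. If $A$ is infinite, then for every $0\le p\le n$ at least one of the groups $H^{p,q}_{(2)}(M,E)$, $0\le q\le n$, is infinite dimensional.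

If moreover $g$ is complete K\"ahler with $\omega=-i\bar\partial\beta$, $\beta$ a smooth $(1,0)$-form with $|\beta|_g$ bounded, then for scalar forms $\dim H^{p,q}_{(2)}(M)=\infty$ if $p+q=n$ and $H^{p,q}_{(2)}(M)=0$ otherwise. The same holds with coefficients in a trivial bundle with flat product metric, whose cohomology is $r$ copies of the scalar one.
\end{theorem}

\begin{proof}
Suppose that for some $p$ all $H^{p,q}_{(2)}(M,E)$ are finite dimensional. Multiplication by $f_1,\dots,f_N$ induces commuting endomorphisms of each of these $n+1$ spaces. Since $A$ is infinite, Lemma~\ref{lem:eigen} gives $a\in A$ such that the Koszul complex of $f-a$ on $H^{p,q}_{(2)}(M,E)$ is exact for every $q$. By Lemma~\ref{lem:algebra}(d), $T(f-a;W)$ is exact for $W=W^{p,\bullet}(M,E)$. On the other hand $a$ is admissible, and Proposition~\ref{prop:local} gives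
\[
H^0(T(f-a;W))\cong\Omega^p(B,E)\Big/\sum_j(f_j-a_j)\,\Omega^p(B,E).
\]
Choose $x\in f^{-1}(a)$, which is nonempty because $a\in f(M)$. Every element of the denominator vanishes at $x$, while the form with a single constant coefficient $1$ on the ball around $x$, in the chosen coordinates and trivialization, and $0$ on the other balls does not. So $H^0(T(f-a;W))\ne0$, a contradiction.

For the second part, Proposition~\ref{prop:vanishing} gives the vanishing, and the first part with $E$ trivial of rank one then forces $\dim H^{p,n-p}_{(2)}(M)=\infty$. For a trivial bundle with flat product metric, the complex $W^{p,\bullet}(M,E)$ is the direct sum of $r$ copies of the scalar complex.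
\end{proof}

In Example~\ref{ex:domain} the set $A$ is all of $D$, so Theorem~\ref{thm:general} contains Corollary~\ref{cor:some}. Some hypothesis on $A$ is needed: on a compact connected manifold the groups $H^{p,0}_{(2)}$ and, by the compactness theorem for Dolbeault cohomology, all $H^{p,q}_{(2)}$ are finite dimensional; there $f$ is constant, its only nonempty fiber is $M$, and $A$ is empty.

\begin{thebibliography}{9}

\bibitem{AV}
Andreotti and Vesentini, Publ. IH\'ES \textbf{25} (1965).

\bibitem{Hor}
H\"ormander, \emph{An Introduction to Complex Analysis in Several Variables}.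

\bibitem{Tay}
J. L. Taylor, J. Funct. Anal. \textbf{6} (1970).

\bibitem{problem}
\texttt{https://fdocument.pub/\allowbreak document/\allowbreak bergman-eoe-eceeoe-\allowbreak kyodokokyurokucontentspdf\allowbreak 1731-06pdf.html}

\end{thebibliography}
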